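\title{Two-terminal reliability roots are dense in the complex plane}

\begin{abstract}
Let each edge of a finite graph $G$ operate independently with probability $p$. The probability that two given vertices $s$ and $t$ are joined by a path of operating edges is a polynomial in $p$, the two-terminal reliability polynomial. We show that the complex roots of these polynomials form an unbounded set. In fact they are dense in $\mathbb{C}$, even if only simple bipartite graphs are allowed. The roots are produced by joining every vertex of an auxiliary graph $H$ to $s$ and to $t$ by many parallel edges: in the region $|1-p|>1$ the normalized reliability polynomials converge to a signed count of the components of $H$, whose zeros can be found explicitly when $H$ is a theta graph. By contrast, the roots of series-parallel networks have modulus less than $\varphi^2\approx 2.618$, where $\varphi$ is the golden ratio.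
\end{abstract}

\section{Introduction}

A \emph{network} is a triple $(G,s,t)$ consisting of a finite graph $G$ and two distinct vertices $s,t$, the \emph{terminals}, that lie in the same connected component of $G$. Parallel edges are allowed unless we say otherwise. Suppose that the vertices of $G$ never fail, while each edge operates with probability $p\in[0,1]$ and fails with probability $q=1-p$, independently of the other edges. The \emph{two-terminal reliability} of the network is the probability that the operating edges contain an $(s,t)$-path:
\[
\mathrm{Rel}(G;p)=\sum_{S}p^{|S|}(1-p)^{|E(G)|-|S|},
\]
where $S$ runs over the sets of edges that contain an $(s,t)$-path. The terminals are always called $s$ and $t$ and are omitted from the notation. The reliability is a polynomial in $p$ with integer coefficients, and it is not the zero polynomial, because its value at $p=1$ is $1$. Its complex roots are called \emph{two-terminal roots}. We answer the following question, which comes from \cite{roots}.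

\medskip
\noindent\textbf{Problem.} Is there a constant $M$ such that every root $z$ of every polynomial $\mathrm{Rel}(G;p)$, over all networks $(G,s,t)$, satisfies $|z|\le M$?
\medskip

The simplest networks suggest that there is. A path of $j$ edges from $s$ to $t$ has reliability $p^j$, with the single root $0$. A bundle of $K$ parallel edges has reliability $1-(1-p)^K$, and its roots lie on the circle $|1-p|=1$. For $n$ internally disjoint paths of $j$ edges each, the reliability is $1-(1-p^j)^n$, so every root satisfies $|1-z^j|=1$ and $|z|\le 2^{1/j}$. Brown and DeGagn\'e proved that the closure of the set of two-terminal roots contains the closed unit disks centered at $0$ and at $1$, and these disks again lie within distance $2$ of the origin. Moreover, no iteration of the two operations behind the examples above, placing networks in series and in parallel, leads much farther.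

\begin{proposition}\label{prop:sp}
Let $\varphi=\frac{1+\sqrt5}{2}$. If $(G,s,t)$ is built from single edges by series and parallel connections, then every root $z$ of $\mathrm{Rel}(G;p)$ satisfies $|z|<\varphi$ or $|z-1|<\varphi$. Hence $|z|<1+\varphi=\varphi^2\approx 2.618$.
\end{proposition}

Nevertheless, the answer to the problem is no. Let
\[
\Omega=\{p\in\mathbb{C}:\ |1-p|>1\}
\]
be the exterior of the closed unit disk centered at $1$, a connected, open and unbounded set.

\begin{theorem}\label{thm:omega}
Two-terminal roots are dense in $\Omega$. In particular, the set of two-terminal roots is unbounded.
\end{theorem}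

\begin{theorem}\label{thm:plane}
Two-terminal roots are dense in $\mathbb{C}$. The same holds if $G$ is required to be simple and bipartite.
\end{theorem}

The complement of $\Omega$ is one of the two disks of Brown and DeGagn\'e. Our proof of Theorem~\ref{thm:plane} does not use their theorem; it reproves and extends it. The set of two-terminal roots itself is countable, since it consists of algebraic numbers, so density cannot be improved to the statement that every complex number is a root.

Section~\ref{sec:sp} proves Proposition~\ref{prop:sp}, and the proof shows what a network with a large root must avoid. Section~\ref{sec:limit} attaches to every graph $H$ a polynomial $\Phi_H$ whose zeros in $\Omega$ are limits of two-terminal roots. Section~\ref{sec:theta} computes $\Phi_H$ for theta graphs, Section~\ref{sec:dense} shows that the resulting zeros are dense in $\Omega$, and Section~\ref{sec:subdivision} carries the roots from $\Omega$ to the whole plane by subdividing edges.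

One principle is used throughout. Two polynomials that agree on $[0,1]$ are equal, so an identity between polynomials in $p$ that is proved by a probabilistic argument holds for every complex $p$. The letter $q$ always stands for $1-p$, also when $p$ is complex.

\section{Series-parallel networks}\label{sec:sp}

Let $(G_1,s_1,t_1)$ and $(G_2,s_2,t_2)$ be disjoint networks with reliabilities $f$ and $g$. Their \emph{series connection} identifies $t_1$ with $s_2$ and has terminals $s=s_1$ and $t=t_2$. The two graphs share only the identified vertex, so an $(s,t)$-path is an $(s_1,t_1)$-path in $G_1$ followed by an $(s_2,t_2)$-path in $G_2$, and the reliability is $fg$. Their \emph{parallel connection} identifies $s_1$ with $s_2$ and $t_1$ with $t_2$, and these two vertices are the terminals. An $(s,t)$-path meets the shared vertices only at its ends, so it lies in $G_1$ or in $G_2$. The connection fails exactly when both networks fail, and its reliability $h$ satisfies $1-h=(1-f)(1-g)$. A network is \emph{series-parallel} if it is obtained from single edges $st$, of reliability $p$, by repeated use of these two operations.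

\begin{proof}[Proof of Proposition~\ref{prop:sp}]
Let $Z=\{a\in\mathbb{C}: |a|\ge\varphi \text{ and } |1-a|\ge\varphi\}$, and recall that $\varphi^2-1=\varphi$. Fix $z\in Z$. We show by induction on the number of edges that $f(z)\in Z$ for the reliability $f$ of every series-parallel network. For a single edge, $f(z)=z$. Suppose that $a=f(z)$ and $b=g(z)$ lie in $Z$. For the series connection,
\[
|ab|\ge\varphi^2>\varphi,\qquad |1-ab|\ge|ab|-1\ge\varphi^2-1=\varphi .
\]
For the parallel connection, put $c=h(z)$, so that $1-c=(1-a)(1-b)$. Then
\[
|1-c|\ge\varphi^2>\varphi,\qquad |c|\ge|1-c|-1\ge\varphi^2-1=\varphi .
\]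
This completes the induction. Since $0\notin Z$, no point of $Z$ is a root, which is the first claim. A point with $|z|<\varphi$ or $|z-1|<\varphi$ has $|z|<1+\varphi=\varphi^2$.
\end{proof}

The induction runs with any positive $r$ in place of $\varphi$ for which $r^2-1\ge r$, and $\varphi$ is the least such number. In a series-parallel network, then, the quantities $f$ and $1-f$ are only ever multiplied, and a product of numbers of large modulus is far from both $0$ and $1$. A root of large modulus must come from a network that is not series-parallel, in which large terms are added and cancel.

\section{Thick bundles and a signed count of components}\label{sec:limit}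

The cancellation we need is already visible in the \emph{bridge}: two vertices $g,h$ joined by an edge, each of them adjacent to both $s$ and $t$. To create large terms whose size we control, we thicken the four edges at the terminals.

\begin{example}\label{ex:bridge}
Let $B_K$ be the bridge in which each of the edges $sg$, $sh$, $tg$, $th$ is replaced by a bundle of $K$ parallel edges. A bundle fails, meaning that all of its edges fail, with probability $x=q^K$. Condition on the edge $gh$. If it fails, there are two independent routes from $s$ to $t$, one through $g$ and one through $h$, and each fails with probability $1-(1-x)^2=2x-x^2$. If it operates, $g$ and $h$ act as one vertex joined to each terminal by $2K$ edges, and the single route fails with probability $2x^2-x^4$. Therefore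
\[
1-\mathrm{Rel}(B_K;p)=q\,(2x-x^2)^2+p\,(2x^2-x^4)=(q-p)\,x^4-4q\,x^3+(4q+2p)\,x^2 .
\]
Let $K\to\infty$. If $|q|<1$, then $x\to0$ and the reliability tends to $1$, as probabilistic intuition predicts. If $|q|>1$, then $|x|\to\infty$, the term in $x^4$ dominates all others, including the constant $1$, and
\[
-x^{-4}\,\mathrm{Rel}(B_K;p)\longrightarrow q-p .
\]
The limit is a sum of two terms of opposite sign. Each route contributes the factor $-1$ from the leading term of $2x-x^2$ or $2x^2-x^4$, so the state with two routes contributes $(-1)^2q$ and the state with one route contributes $(-1)^1p$.
\end{example}

The routes in the example are the components of the graph formed by $g$, $h$ and the operating middle edge. Replacing the middle edge by an arbitrary graph leads to the following definitions. Let $H=(V,E)$ be a finite loopless graph, parallel edges allowed, with $N=|V|\ge1$ vertices. For $A\subseteq E$, let $k(A)$ be the number of components of the spanning subgraph $(V,A)$, and put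
\[
\Phi_H(p)=\sum_{A\subseteq E}p^{|A|}q^{|E|-|A|}(-1)^{k(A)} .
\]
For $p\in[0,1]$ this is the expected value of $(-1)^{k(A)}$ when $A$ is the random set of operating edges. Only $A=\emptyset$ contributes at $p=0$, so $\Phi_H(0)=(-1)^N$ and $\Phi_H$ is not the zero polynomial. For $K\ge1$, let $H_K$ be the graph obtained from $H$ by adding two new vertices $s,t$ and joining each of them to each vertex of $H$ by $K$ parallel edges. The graph $H_K$ is loopless and connected, so $(H_K,s,t)$ is a network. If $H$ is a single edge, then $H_K=B_K$ and $\Phi_H=q-p$.

To pass from a limit of polynomials to their roots we use Hurwitz's theorem: if holomorphic functions $F_K$ on a connected open set $D\subseteq\mathbb{C}$ converge to $F$ uniformly on compact subsets of $D$, if $F$ is not identically zero, and if $F(z_0)=0$ with $z_0\in D$, then every neighborhood of $z_0$ contains a zero of $F_K$ for all large $K$.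

\begin{lemma}\label{lem:limit}
Uniformly on compact subsets of $\Omega$,
\[
-q^{-2KN}\,\mathrm{Rel}(H_K;p)\longrightarrow\Phi_H(p)\qquad(K\to\infty).
\]
Consequently, if $p_0\in\Omega$ is a zero of $\Phi_H$, then every neighborhood of $p_0$ contains a root of $\mathrm{Rel}(H_K;p)$ for all large $K$.
\end{lemma}

\begin{proof}
Let $p\in[0,1]$ at first, and condition on the set $A$ of operating edges of $H$. There is no edge $st$, so an operating $(s,t)$-path has a nonempty interior; the interior lies in $V$ and is connected by edges of $A$, so it lies in a single component $C$ of $(V,A)$, and $C$ is joined by operating edges to both terminals. Conversely, a component joined by operating edges to both terminals provides an operating $(s,t)$-path. Thus the network fails if and only if every component $C$ of $(V,A)$ is cut off from $s$ or from $t$.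

A component $C$ sends $K|C|$ edges to $s$ and $K|C|$ edges to $t$. It is cut off from $s$ with probability $q^{K|C|}$, from $t$ with the same probability, and from both with probability $q^{2K|C|}$. By inclusion--exclusion it is cut off from at least one terminal with probability $2q^{K|C|}-q^{2K|C|}$. These events depend on disjoint sets of edges for different components, and none of these edges belongs to $H$. Hence
\[
1-\mathrm{Rel}(H_K;p)=\sum_{A\subseteq E}p^{|A|}q^{|E|-|A|}\prod_{C}\bigl(2q^{K|C|}-q^{2K|C|}\bigr),
\]
where $C$ runs over the components of $(V,A)$. This is an identity of polynomials, so it holds for all complex $p$.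

The sizes $|C|$ add up to $N$ for every $A$. This is why one normalization serves all terms: for $q\ne0$, taking the factor $-q^{2K|C|}$ out of each bracket gives
\begin{equation}\label{eq:normalized}
-q^{-2KN}\mathrm{Rel}(H_K;p)=-q^{-2KN}+\sum_{A\subseteq E}p^{|A|}q^{|E|-|A|}(-1)^{k(A)}\prod_{C}\bigl(1-2q^{-K|C|}\bigr).
\end{equation}
On a compact subset of $\Omega$ we have $|q|\ge1+\eta$ for some $\eta>0$. Put $\delta_K=(1+\eta)^{-K}$. Then $|q^{-2KN}|\le\delta_K$, and each product in \eqref{eq:normalized}, having at most $N$ factors, differs from $1$ by at most $(1+2\delta_K)^N-1$. The sum has $2^{|E|}$ terms, whose weights $p^{|A|}q^{|E|-|A|}$ are bounded on the compact set. Since $\delta_K\to0$, the right side of \eqref{eq:normalized} tends to $\Phi_H(p)$ uniformly.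

The left side of \eqref{eq:normalized} is holomorphic on $\Omega$, and its zeros there are those of $\mathrm{Rel}(H_K;p)$, because $q^{-2KN}$ does not vanish. The nonzero polynomial $\Phi_H$ is not identically zero on $\Omega$. Hurwitz's theorem gives the last statement.
\end{proof}

The restriction to $\Omega$ is essential. On compact subsets of the disk $|q|<1$ the factors $2q^{K|C|}-q^{2K|C|}$ tend uniformly to $0$, so $\mathrm{Rel}(H_K;p)\to1$ and such a set contains no root for large $K$, whether or not $\Phi_H$ has a zero in it. For the bridge, the only zero of $\Phi_H=1-2p$ is $p=\frac12$, which lies in this disk and yields nothing.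

\begin{remark}
If $H$ is connected and has at least two vertices, then $(H_K,s,t)$ is not series-parallel. It is not a series connection, because two vertices of $H$ give two internally disjoint $(s,t)$-paths, so no single vertex lies on every $(s,t)$-path. It is not a parallel connection, because the connected graph $H_K-\{s,t\}=H$ would lie in one of the two parts, and the other part would consist of edges $st$, of which there are none.
\end{remark}

\section{The polynomial $\Phi_H$ of a theta graph}\label{sec:theta}

By Lemma~\ref{lem:limit}, it remains to find graphs $H$ for which $\Phi_H$ has zeros in $\Omega$. In the examples below, $\Phi_H$ is built from powers of $p$ and of $p-q=2p-1$, so the natural coordinate is their ratio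
\[
w=w(p)=\frac{2p-1}{p}=2-\frac1p\qquad(p\neq0).
\]

\begin{lemma}\label{lem:w}
The map $p\mapsto w(p)$ is a holomorphic bijection from $\Omega$ onto the punctured half-plane $\{w:\operatorname{Re}w>\frac32,\ w\ne2\}$, with inverse $p=1/(2-w)$.
\end{lemma}

\begin{proof}
The map is a bijection from $\mathbb{C}\setminus\{0\}$ onto $\mathbb{C}\setminus\{2\}$ with the stated inverse, and $0\notin\Omega$. For $p\ne0$ we have $\operatorname{Re}(1/p)=\operatorname{Re}(p)/|p|^2$, hence
\[
|1-p|^2-1=|p|^2-2\operatorname{Re}p=|p|^2\bigl(1-2\operatorname{Re}(1/p)\bigr).
\]
So $p\in\Omega$ if and only if $\operatorname{Re}(1/p)<\frac12$, that is, $\operatorname{Re}w>\frac32$.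
\end{proof}

In particular $|w|>\frac32$ on $\Omega$, and large values of $p$ correspond to values of $w$ near $2$.

Trees and cycles do not help. In a tree with $N$ vertices, $k(A)=N-|A|$, so $\Phi_H=(-1)^N(q-p)^{N-1}=-p^{N-1}w^{N-1}$, and the only possible zero is $w=0$. In a cycle of length $L\ge2$, the formula $k(A)=L-|A|$ holds for $A\neq E$, while $k(E)=1$. Summing as if the formula held for all $A$ gives $(p-q)^L$, in which $A=E$ is counted as $+p^L$ instead of $-p^L$. Hence $\Phi_H=(p-q)^L-2p^L=p^L(w^L-2)$, and the zeros have $|w|=2^{1/L}\le\sqrt2<\frac32$. Combining such pieces does not help either: $\Phi_H=\Phi_{H'}\Phi_{H''}$ if $H$ is the disjoint union of $H'$ and $H''$, and $\Phi_H=-\Phi_{H'}\Phi_{H''}$ if $H'$ and $H''$ share exactly one vertex, since the number of components then drops by one.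

A path and an even cycle consist of one and of two equal paths between a pair of vertices, so the next step is to take many. For $n,m\ge1$, the \emph{theta graph} $\Theta_{n,m}$ consists of two vertices $g,h$ joined by $n$ internally disjoint paths, each with $m$ edges. It is loopless, and it has parallel edges only if $m=1$.

\begin{lemma}\label{lem:theta}
With $X=p^m-(2p-1)^m$ and $Y=p^m$,
\[
\Phi_{\Theta_{n,m}}=2X^n-(X+Y)^n .
\]
For $p\ne0$ this equals $p^{mn}\bigl(2(1-w^m)^n-(2-w^m)^n\bigr)$.
\end{lemma}

\begin{proof}
A set $A$ of operating edges is a choice of a state, namely a set of operating edges, for each of the $n$ paths. Call a path \emph{broken} if $c\ge1$ of its edges fail. The failed edges cut it into $c+1$ pieces, some of which may be single vertices. The first piece contains $g$ and the last contains $h$. The other $c-1$ pieces consist of interior vertices, which have no edges outside the path, so they are components of $(V,A)$. An unbroken path contributes no such component. Every component that contains neither $g$ nor $h$ arises in this way. The vertices $g$ and $h$ lie in two different components if all paths are broken, and in one component otherwise.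

Give a state with $c\ge1$ failed edges the weight $q^cp^{m-c}(-1)^{c-1}$, and the unbroken state the weight $Y=p^m$. The broken states of one path have total weight
\[
\sum_{c=1}^m\binom mc q^cp^{m-c}(-1)^{c-1}=-\bigl((p-q)^m-p^m\bigr)=X .
\]
The term of $A$ in $\Phi_{\Theta_{n,m}}$ is the product of the weights of the $n$ states, times $(-1)^2$ if all paths are broken and times $-1$ otherwise. The products of weights add up to $X^n$ over the sets $A$ with all paths broken, and to $(X+Y)^n$ over all sets $A$. Therefore $\Phi_{\Theta_{n,m}}=X^n-\bigl((X+Y)^n-X^n\bigr)$, which is the first formula. The second follows from $X=p^m(1-w^m)$ and $X+Y=p^m(2-w^m)$.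
\end{proof}

For $n=1$ and $n=2$ the bracket in the second formula reduces to $-w^m$ and $w^{2m}-2$, in agreement with the path and the cycle. In general the zeros can be written down. Let
\[
\psi(\lambda)=\frac{2-\lambda}{1-\lambda}=1+\frac1{1-\lambda}\qquad(\lambda\ne1).
\]

\begin{lemma}\label{lem:zeros}
A point $p\neq0$ is a zero of $\Phi_{\Theta_{n,m}}$ if and only if $w(p)^m=\psi(\lambda)$ for some $\lambda$ with $\lambda^n=2$. The map $\psi$ sends $\{|\lambda|=1,\ \lambda\ne1\}$ onto the line $\operatorname{Re}W=\frac32$.
\end{lemma}

\begin{proof}
Put $W=w(p)^m$. By Lemma~\ref{lem:theta}, $p$ is a zero if and only if $(2-W)^n=2(1-W)^n$. This equation fails at $W=1$, so it is equivalent to $\lambda^n=2$ for $\lambda=(2-W)/(1-W)$. For $W\neq1$ and $\lambda\ne1$, the relations $\lambda=(2-W)/(1-W)$ and $W=\psi(\lambda)$ both say that $(1-\lambda)(1-W)=-1$; and $\psi$ does not take the value $1$, while an $n$th root of $2$ is not $1$. This proves the first claim. For $0<\alpha<2\pi$ we have $1-e^{i\alpha}=-2i\sin(\alpha/2)\,e^{i\alpha/2}$, hence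
\[
\psi(e^{i\alpha})=\frac32+\frac i2\cot\frac\alpha2 ,
\]
and $\cot(\alpha/2)$ takes every real value.
\end{proof}

\section{Density in $\Omega$}\label{sec:dense}

The two parameters of the theta graph play different roles. As $n$ grows, the $n$th roots of $2$ approach the whole unit circle, so the values $\psi(\lambda)$ approach the whole line $\operatorname{Re}W=\frac32$. For $m=1$ this line is the image under $w$ of the boundary of $\Omega$, and it is approached from the wrong side: $X=q$, $Y=p$ and $\Phi_{\Theta_{n,1}}=2q^n-1$, whose zeros have $|q|<1$. For larger $m$ we need only an $m$th root of $\psi(\lambda)$ in the half-plane of Lemma~\ref{lem:w}. This is possible when $|\psi(\lambda)|$ is large, that is, when $\lambda$ is close to $1$. The positive root $\lambda=2^{1/n}$ already answers the problem.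

\begin{example}\label{ex:infinity}
Let $\lambda=2^{1/n}$ with $n\ge2$, and write $\psi(\lambda)=-\beta$, where $\beta=\frac{1}{2^{1/n}-1}-1$. From $y\ln2\le 2^y-1\le y$ for $0\le y\le1$, which holds by convexity, and from $\ln 2>\frac12$, we get $n-1\le\beta<2n$. For $m\ge2$ the number $w=\beta^{1/m}e^{i\pi/m}$ is a nonreal $m$th root of $\psi(\lambda)$, so $p=1/(2-w)$ is a zero of $\Phi_{\Theta_{n,m}}$ by Lemma~\ref{lem:zeros}. It lies in $\Omega$ when $\beta^{1/m}\cos(\pi/m)>\frac32$. For $m=4$ this reads $\beta>\frac{81}{4}$, which holds for all $n\ge22$. Now take $n=2^m$ and let $m\to\infty$. Then $\beta^{1/m}\to2$ and $w\to2$, so $p\in\Omega$ for large $m$ and $|p|\to\infty$. Each of these zeros is a limit of two-terminal roots by Lemma~\ref{lem:limit}, so two-terminal roots are unbounded.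
\end{example}

For density we reverse the order of choices: given a small open set, we first choose $m$ so that the $m$th power spreads the set around the origin until it meets the line, and then choose $n$ so that one of the points $\psi(\lambda)$ falls into it. We use the open mapping theorem: a nonconstant holomorphic function on a connected open set maps open subsets to open sets.

\begin{proof}[Proof of Theorem~\ref{thm:omega}]
Let $U\subseteq\Omega$ be nonempty and open. We find a theta graph $H$ such that $\Phi_H$ has a zero in $U$. By Lemma~\ref{lem:limit}, $U$ then contains a root of $\mathrm{Rel}(H_K;p)$ for large $K$.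

\emph{Choice of $m$.} By Lemma~\ref{lem:w} and the open mapping theorem, $w(U)$ is a nonempty open subset of the half-plane $\operatorname{Re}w>\frac32$. It therefore contains an arc $\{\rho e^{i\theta}:\theta_1\le\theta\le\theta_2\}$ with $\rho>\frac32$ and $\theta_1<\theta_2$. Choose $m$ with $m(\theta_2-\theta_1)\ge2\pi$, and let
\[
D=\{w(p)^m:\ p\in U\}.
\]
The set $D$ is open, because $w^m$ is a nonconstant holomorphic function on $\Omega$. The $m$th powers of the points of the arc cover the circle $|W|=\rho^m$, so $D$ contains this circle. Since $\rho^m\ge\rho>\frac32$, the circle meets the line $\operatorname{Re}W=\frac32$ in a point $W_0\in D$. By Lemma~\ref{lem:zeros}, $W_0=\psi(\lambda_0)$ with $|\lambda_0|=1$ and $\lambda_0\ne1$.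

\emph{Choice of $n$.} The $n$th roots of $2$ have modulus $2^{1/n}$, and their arguments are equally spaced with gap $2\pi/n$. Let $\lambda_n$ be one whose argument is within $\pi/n$ of an argument of $\lambda_0$. Then $\lambda_n\to\lambda_0$, and $\psi(\lambda_n)\to W_0$ because $\psi$ is continuous at $\lambda_0\neq1$. As $D$ is open, $\psi(\lambda_n)\in D$ for some $n$. So there is $p\in U$ with $w(p)^m=\psi(\lambda_n)$, and $p$ is a zero of $\Phi_{\Theta_{n,m}}$ by Lemma~\ref{lem:zeros}.

Thus every nonempty open subset of $\Omega$ contains a two-terminal root. Applied to the sets $\{p:|p|>M\}$ with $M\ge2$, this gives roots of arbitrarily large modulus.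
\end{proof}

The assumption $U\subseteq\Omega$ entered twice: in Lemma~\ref{lem:limit}, and in the bound $\rho>\frac32$, which makes the circle $|W|=\rho^m$ reach the line.

\section{Subdivision and density in the plane}\label{sec:subdivision}

Two things remain. The networks $H_K$ have many parallel edges, and the argument has produced no roots in the disk $|1-p|\le1$. Subdividing edges settles both points: it removes parallel edges, and it replaces each root by its $j$th roots. For a graph $G$ and $j\ge1$, let $G^{(j)}$ be obtained from $G$ by replacing every edge with a path of $j$ edges through $j-1$ new vertices.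

\begin{lemma}\label{lem:subdivision}
For every network $(G,s,t)$ and every $j\geq1$,
\[
\mathrm{Rel}(G^{(j)};p)=\mathrm{Rel}(G;p^j).
\]
If $G$ is loopless and $j$ is even, then $G^{(j)}$ is simple and bipartite.
\end{lemma}

\begin{proof}
The new vertices have degree $2$ and are not terminals, so an $(s,t)$-path that uses an edge of a replacing path traverses the whole of it. Hence $s$ and $t$ are joined in $G^{(j)}$ if and only if they are joined in $G$ by edges whose replacing paths operate entirely. These paths are edge-disjoint, so they operate independently, each with probability $p^j$.

Let $G$ be loopless and $j\geq2$ even. Each replacing path has distinct ends, so it is a path on $j+1$ distinct vertices, and every edge of $G^{(j)}$ has a new vertex as an end, which belongs to one replacing path only. Hence there are no loops or parallel edges. Color the vertices of each replacing path alternately, starting with white at one end. The other end is white as well because $j$ is even, so all old vertices are white and the coloring is a well-defined proper $2$-coloring.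
\end{proof}

To place a root near a given point $z$, we thus need an even $j$ with $z^j\in\Omega$. This is impossible for $z\in[0,1]$, where $|1-z^j|\le1$ for all $j$. But $\Omega$ contains the open left half-plane, since $\operatorname{Re}\zeta<0$ gives $|1-\zeta|\ge1-\operatorname{Re}\zeta>1$, and the even powers of a nonreal number rotate into that half-plane, however small their modulus becomes.

\begin{proof}[Proof of Theorem~\ref{thm:plane}]
Let $U\subseteq\mathbb{C}$ be nonempty and open, and choose a nonreal $z\in U$. Then $z^2\notin[0,\infty)$, so $z^2=|z|^2e^{i\theta}$ with $0<|\theta|\le\pi$. Let $\ell\ge1$ be the least integer with $\ell|\theta|>\pi/2$. If $\ell=1$, then $\ell|\theta|\le\pi$. If $\ell\ge2$, then $|\theta|\le\pi/2$ and $(\ell-1)|\theta|\le\pi/2$ by minimality, so again $\ell|\theta|\le\pi$. In both cases $\ell|\theta|\in(\pi/2,\pi]$ and $\cos(\ell\theta)<0$. With $j=2\ell$ we obtain $\operatorname{Re}(z^j)<0$, hence $z^j\in\Omega$.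

By the open mapping theorem the set $\{u^j:u\in U\}$ is open, so its intersection with $\Omega$ is an open set, and it is nonempty because it contains $z^j$. By the proof of Theorem~\ref{thm:omega}, this intersection contains a root $\zeta$ of $\mathrm{Rel}(G;p)$ for a loopless graph $G=H_K$. Write $\zeta=u^j$ with $u\in U$. By Lemma~\ref{lem:subdivision}, $\mathrm{Rel}(G^{(j)};u)=\mathrm{Rel}(G;\zeta)=0$, and $G^{(j)}$ is simple and bipartite. So every nonempty open subset of $\mathbb{C}$ contains a two-terminal root of a simple bipartite graph.
\end{proof}

\begin{thebibliography}{9}

\bibitem{roots}
\emph{Roots of two-terminal reliability polynomials},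
\texttt{https://staging.scite.ai/\allowbreak reports/\allowbreak roots-of-two-terminal-\allowbreak reliability-\allowbreak polynomials-\allowbreak y85MeGEG}.

\end{thebibliography}
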